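\title{The smallest upper transversal number of a uniform hypergraph}

\begin{abstract}
The upper transversal number $\Upsilon(H)$ of a hypergraph $H$ is the largest size of a minimal transversal. It has been conjectured that the smallest value of $\Upsilon(H)/\sqrt[3]{n}$ over connected $3$-uniform hypergraphs of order $n$ has upper limit $\sqrt[3]{16}$ as $n\to\infty$. We show that the conjecture is false and that the limit exists and equals $3/\sqrt[3]{2}$: the smallest value of $\Upsilon(H)$ lies strictly between $3\sqrt[3]{n/2}-6$ and $3\sqrt[3]{n/2}+2$. For each fixed $r\ge 2$ we determine the smallest value of $\Upsilon(H)$ over connected $r$-uniform hypergraphs of order $n$ up to an additive constant. The upper bounds come from a complete hypergraph with pendant vertices, and the lower bounds from averaging over a random linear order.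
\end{abstract}

\section{Introduction}

A \emph{hypergraph} $H$ consists of a finite vertex set $V(H)$ and a set $E(H)$ of subsets of $V(H)$, called edges. Its \emph{order} is $n=|V(H)|$, and it is \emph{$r$-uniform} if every edge has exactly $r$ vertices; we always assume $r\ge 2$. A vertex is \emph{isolated} if it lies in no edge. The hypergraph $H$ is \emph{connected} if for any two vertices $u,v$ there are edges $e_1,\dots,e_k$ with $u\in e_1$, $v\in e_k$ and $e_i\cap e_{i+1}\ne\emptyset$ for all $i$; in particular, a connected hypergraph with at least two vertices has no isolated vertex. A set $S\subseteq V(H)$ is a \emph{transversal} if it meets every edge, and a transversal is \emph{minimal} if no proper subset of it is a transversal. The \emph{upper transversal number} $\Upsilon(H)$ is the maximum size of a minimal transversal.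

One way to picture $\Upsilon$ is as the worst outcome of a greedy procedure. Start with $V(H)$ and delete vertices one at a time, as long as what remains is a transversal. The procedure stops at a minimal transversal, and every minimal transversal $S$ can be reached, by deleting the vertices outside $S$. So $\Upsilon(H)$ is the largest set with which one can get stuck.

How small can $\Upsilon(H)$ be for a given order $n$? Isolated vertices must be excluded, since adding them changes $n$ and not $\Upsilon$. Once they are excluded, the first examples one tries give values linear in $n$. In the complete $r$-uniform hypergraph a set is a transversal exactly when it misses at most $r-1$ vertices, so $\Upsilon=n-r+1$. If the edges are the sets $T\cup\{x\}$ for a fixed $(r-1)$-set $T$ and all $x\notin T$, then a single vertex of $T$ is a transversal, but $V(H)\setminus T$ is a minimal transversal as well, again of size $n-r+1$.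

Combining these two examples does much better. Take $r=2$, so that $H$ is a graph and transversals are vertex covers, and attach $q\ge1$ leaves to each vertex of a clique on $m\ge 2$ vertices. A minimal cover contains a leaf only if it misses the neighbor of that leaf, for otherwise the leaf could be deleted, and a cover misses at most one vertex of the clique. So a minimal cover is either the clique or consists of $m-1$ clique vertices and $q$ leaves, and $\Upsilon=m-1+q$, while $n=m+mq$. A product with a given sum is largest when the factors are equal, and $m=q$ gives $\Upsilon\approx 2\sqrt n$. For $r=3$ the analogue takes all triples of an $m$-set and attaches $q$ new vertices to each pair. Then $n\approx qm^2/2$ and, as we prove in Section~\ref{sec:upper}, $\Upsilon=m-2+q$. This suggests that $\sqrt[3]{n}$ is the right order of magnitude. The balanced choice $m=q$ gives $n\approx q^3/2$ and $\Upsilon\approx 2q\approx\sqrt[3]{16\,n}$.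

It is known that every connected $3$-uniform hypergraph of order $n$ satisfies $\Upsilon(H)>1.4855\sqrt[3]{n}-2$, and that there are connected $3$-uniform hypergraphs of arbitrarily large order $n$ with $\Upsilon(H)<2.5199\sqrt[3]{n}$. For $n\ge3$ put
\[
f(n)=\min_H\frac{\Upsilon(H)}{\sqrt[3]{n}},
\]
where $H$ ranges over the connected $3$-uniform hypergraphs of order $n$; the complete one shows that the range is not empty. It was conjectured in~\cite{upper}, in the form $\sup_{n\to\infty}\bigl(\inf\Upsilon(H)/\sqrt[3]{n}\bigr)=\sqrt[3]{16}$, that
\[
\limsup_{n\to\infty}f(n)=\sqrt[3]{16}=2.5198\ldots .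
\]
For $r=3$, however, the balanced choice is no longer the best one, because $m$ enters the order quadratically: $m=2q$ gives $n\approx 2q^3$ and $\Upsilon\approx 3q\approx 3\sqrt[3]{n/2}$. Our first result says that this value is attained and is optimal up to an additive constant.

\begin{theorem}\label{thm:three}
Let $n\ge 3$.
\begin{itemize}
\item[(a)] There is a connected $3$-uniform hypergraph $H$ of order $n$ with $\Upsilon(H)<3\sqrt[3]{n/2}+2$.
\item[(b)] Every $3$-uniform hypergraph $H$ of order $n$ without isolated vertices, in particular every connected one, satisfies $\Upsilon(H)>3\sqrt[3]{n/2}-6$.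
\end{itemize}
\end{theorem}

Dividing by $\sqrt[3]{n}$, we obtain
\[
\frac{3}{\sqrt[3]{2}}-\frac{6}{\sqrt[3]{n}}<f(n)<\frac{3}{\sqrt[3]{2}}+\frac{2}{\sqrt[3]{n}}\qquad(n\ge3).
\]

\begin{corollary}\label{cor:limit}
We have $\lim_{n\to\infty}f(n)=3/\sqrt[3]{2}=\sqrt[3]{27/2}\approx 2.3811$. Since $27/2<16$, the conjecture is false.
\end{corollary}

Part (a) alone disproves the conjecture; part (b) identifies the correct constant. Both parts extend to every uniformity.

\begin{theorem}\label{thm:general}
Fix $r\ge2$ and let
\[
c_r=r\left(\frac{(r-1)!}{(r-1)^{r-1}}\right)^{1/r}.
\]
The minimum of $\Upsilon(H)$ over connected $r$-uniform hypergraphs of order $n$ is $c_rn^{1/r}+O_r(1)$. The same holds with ``without isolated vertices'' in place of ``connected''.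
\end{theorem}

Here $n\ge r$, the symbol $O_r(1)$ denotes a quantity bounded in absolute value by a constant that depends only on $r$, and $c_2=2$, $c_3=3/\sqrt[3]{2}$. The lower bounds in both theorems follow from one inequality, which bounds the order in terms of $\Upsilon$.

\begin{theorem}\label{thm:count}
Let $r\ge2$, let $H$ be an $r$-uniform hypergraph of order $n\ge1$ without isolated vertices, and let $t=\Upsilon(H)$. Then
\[
n\;\le\;\sum_{i=1}^{r-1}t^i\;+\;\max_{0\le b\le t-1}\,(t-b)\binom{b+r-1}{r-1}.
\]
\end{theorem}

The proof shows that every $H$ resembles the example above. In Section~\ref{sec:core} we find a small ``core'' that contains all but at most one vertex of every edge; this accounts for the first term. In Section~\ref{sec:order} we bound the number of vertices outside the core by the second term. Section~\ref{sec:constants} turns Theorem~\ref{thm:count} into the stated constants.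

\section{Private edges and other tools}\label{sec:tools}

If $S$ is a set of vertices and $v\in S$, a \emph{private edge} of $v$ (with respect to $S$) is an edge $e$ with $e\cap S=\{v\}$.

\begin{lemma}\label{lem:basic}
Let $H$ be a hypergraph with vertex set $V$.
\begin{itemize}
\item[(a)] A transversal $S$ is minimal if and only if every $v\in S$ has a private edge.
\item[(b)] If $T\subseteq V$ contains no edge, then there is a minimal transversal disjoint from $T$.
\end{itemize}
\end{lemma}

\begin{proof}
(a) A superset of a transversal is a transversal, so $S$ is minimal if and only if no set $S\setminus\{v\}$ with $v\in S$ is a transversal. The set $S\setminus\{v\}$ fails to be a transversal exactly when some edge misses it, and such an edge meets $S$, hence meets it in $\{v\}$.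

(b) Every edge has a vertex outside $T$, so $V\setminus T$ is a transversal. A smallest transversal contained in $V\setminus T$ is minimal.
\end{proof}

In an $r$-uniform hypergraph, part (b) applies to every $T$ with $|T|\le r-1$. This is our only source of minimal transversals in the lower bound.

We use two further facts. The first is the inequality of arithmetic and geometric means (AM--GM): $a_1\cdots a_k\le\bigl((a_1+\dots+a_k)/k\bigr)^k$ for $a_1,\dots,a_k\ge0$, with equality when all $a_i$ are equal. The second concerns a uniformly random linear order of a finite set $K$. If $A,B\subseteq K$ are disjoint, then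
\begin{equation}\label{eq:prob}
\Pr(\text{every element of $A$ precedes every element of $B$})=\binom{|A|+|B|}{|A|}^{-1},
\end{equation}
because the first $|A|$ elements of $A\cup B$ form a uniformly random $|A|$-subset of $A\cup B$, and the event says that this subset is $A$. For $B=\emptyset$ both sides equal $1$.

\section{A complete core with pendant vertices}\label{sec:upper}

Let $m\ge r$ and let $C$ be a set of $m$ vertices, the \emph{core}. For each $(r-1)$-subset $T$ of $C$ let $P_T$ be a possibly empty set of \emph{pendant} vertices, these sets being disjoint from each other and from $C$. The edges are all $r$-subsets of $C$ and all sets $T\cup\{x\}$ with $x\in P_T$. We call the result a \emph{core hypergraph}. Each pendant vertex lies in exactly one edge, and each edge has at least $r-1$ vertices in $C$.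

\begin{lemma}\label{lem:construction}
Let $H$ be a core hypergraph with $|C|=m\ge r$, and let $q\ge1$ be such that $|P_T|\le q$ for all $T$. Then $H$ is connected and $\Upsilon(H)\le m-r+1+q$, with equality if $|P_T|=q$ for some $T$.
\end{lemma}

\begin{proof}
Since $m\ge r$, every vertex lies in an edge. Let $u\in e$ and $v\in e'$ with $e,e'$ edges, and pick $c\in e\cap C$ and $c'\in e'\cap C$. Some $r$-subset $g$ of $C$ contains $c$ and $c'$, and the sequence $e,g,e'$ joins $u$ to $v$.

Let $S$ be a minimal transversal and $Z=C\setminus S$. All $r$-subsets of $C$ are edges, so $|Z|\le r-1$. If $x\in S\cap P_T$, then the private edge of $x$ is $T\cup\{x\}$, the only edge through $x$. Thus $T\subseteq Z$, and $T=Z$ by size. If $|Z|=r-1$, then $S\subseteq(C\setminus Z)\cup P_Z$ and $|S|\le m-r+1+q$. If $|Z|\le r-2$, then $S$ contains no pendant vertex, so $S=C\setminus Z$, which is not empty. A private edge of a vertex $c\in S$ has at least $r-2$ vertices of $C$ other than $c$, and they lie outside $S$, hence in $Z$. So $|Z|=r-2$ and $|S|=m-r+2\le m-r+1+q$.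

If $|P_T|=q$, consider $S=(C\setminus T)\cup P_T$. An edge with $r$ vertices in $C$, or of the form $T'\cup\{x\}$ with $T'\ne T$, meets $C\setminus T$; an edge $T\cup\{x\}$ with $x$ pendant meets $P_T$. Every $v\in S$ has the private edge $T\cup\{v\}$. So $S$ is a minimal transversal of size $m-r+1+q$.
\end{proof}

If all $P_T$ have size $q$, we may write $b=m-r+1\ge1$ and $t=\Upsilon(H)=b+q$. The number of pendant vertices is then $q\binom{m}{r-1}=(t-b)\binom{b+r-1}{r-1}$. These are the quantities maximized in Theorem~\ref{thm:count}, which explains the form of its second term.

It remains to choose $m$ and $q$. We want $qm^{r-1}$ large for a given sum $q+m$. AM--GM applied to $q$ and $r-1$ copies of $m/(r-1)$ shows that the best ratio is $m=(r-1)q$, which gives about $\gamma q^r$ vertices, where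
\[
\gamma=\frac{(r-1)^{r-1}}{(r-1)!},\qquad\text{so that}\qquad c_r=r\gamma^{-1/r}.
\]
We enlarge the core by $r-2$ so that the binomial coefficient is at least the corresponding power.

\begin{proposition}\label{prop:upper}
For all $r\ge2$ and $n\ge r$ there is a connected $r$-uniform hypergraph $H$ of order $n$ with $\Upsilon(H)<c_rn^{1/r}+r-1$.
\end{proposition}

\begin{proof}
Let $q=\lceil(n/\gamma)^{1/r}\rceil\ge1$ and $m_0=(r-1)q+r-2$. Then $m_0\ge r$: for $r\ge3$ we have $m_0\ge 2r-3\ge r$, and for $r=2$ we have $\gamma=1$ and $m_0=q=\lceil\sqrt n\,\rceil\ge2$. The smallest factor in the product below is $m_0-r+2=(r-1)q$, so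
\[
q\binom{m_0}{r-1}=\frac{q}{(r-1)!}\prod_{i=0}^{r-2}(m_0-i)\ge\frac{q\,\bigl((r-1)q\bigr)^{r-1}}{(r-1)!}=\gamma q^r\ge n .
\]
Let $m=\min\{n,m_0\}\ge r$ and take a core of size $m$. If $m=n$, let all $P_T$ be empty. If $m=m_0<n$, the display shows that the other $n-m$ vertices can be distributed among the $\binom{m}{r-1}$ sets $P_T$ with at most $q$ in each. By Lemma~\ref{lem:construction} the hypergraph is connected and
\[
\Upsilon(H)\le m_0-r+1+q=rq-1<r\bigl((n/\gamma)^{1/r}+1\bigr)-1=c_rn^{1/r}+r-1.\qedhere
\]
\end{proof}

For $r=3$ we have $\gamma=2$, $q=\lceil\sqrt[3]{n/2}\,\rceil$, $m_0=2q+1$ and $c_3n^{1/3}=3\sqrt[3]{n/2}$. This proves Theorem~\ref{thm:three}(a).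

\section{A core in an arbitrary hypergraph}\label{sec:core}

From now on $H$ is an $r$-uniform hypergraph without isolated vertices, $V=V(H)\neq\emptyset$, and $t=\Upsilon(H)$. Since $H$ has an edge, $t\ge1$. We look for a small set $K$ that shares with the core $C$ the property that each edge has at most one vertex outside it. For graphs a minimal vertex cover is such a set. For $r=3$ a minimal transversal $U$ catches one vertex $y$ of each edge. To catch a second vertex we add, for each $y\in U$, a minimal transversal that avoids $y$. Iterating gives the following.

\begin{lemma}\label{lem:core}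
There is a set $K\subseteq V$ with $|K|\le\sum_{i=1}^{r-1}t^i$ such that every edge has at least $r-1$ vertices in $K$.
\end{lemma}

\begin{proof}
For each $Y\subseteq V$ with $|Y|\le r-2$ fix, by Lemma~\ref{lem:basic}(b), a minimal transversal $U_Y$ disjoint from $Y$; then $|U_Y|\le t$. Call a sequence $(y_1,\dots,y_i)$ with $1\le i\le r-1$ \emph{admissible} if $y_j\in U_{\{y_1,\dots,y_{j-1}\}}$ for $j=1,\dots,i$, where the set in the subscript is empty for $j=1$. There are at most $t$ choices for each entry, hence at most $t^i$ admissible sequences of length $i$. Let $K$ be the set of last entries of admissible sequences. Then $|K|\le\sum_{i=1}^{r-1}t^i$, and $K$ contains all entries of all admissible sequences, since an initial part of an admissible sequence is admissible.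

Let $e$ be an edge. For $j=1,\dots,r-1$ in turn choose $y_j\in e\cap U_{\{y_1,\dots,y_{j-1}\}}$, which is possible because a transversal meets $e$. The $y_j$ are distinct because $U_Y\cap Y=\emptyset$, and they lie in $e\cap K$.
\end{proof}

Now let $K\subseteq V$ be any set such that every edge has at least $r-1$ vertices in $K$. The vertices outside $K$ play the role of pendant vertices. For each $x\in V\setminus K$ fix an edge $e_x$ through $x$; this is the step that needs the absence of isolated vertices. Then $T_x=e_x\setminus\{x\}$ is an $(r-1)$-subset of $K$. Let
\[
\mathcal T=\{T_x:x\in V\setminus K\},\qquad w(T)=|\{x\in V\setminus K:T_x=T\}|\ge1\quad(T\in\mathcal T),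
\]
so that $n-|K|=\sum_{T\in\mathcal T}w(T)$. Avoiding a member of $\mathcal T$ forces a transversal to pick up its weight:
\begin{equation}\label{eq:star}
\text{a transversal disjoint from $T\in\mathcal T$ contains every $x\in V\setminus K$ with $T_x=T$,}
\end{equation}
because $T\cup\{x\}$ is an edge.

This already gives the right exponent. By Lemma~\ref{lem:basic}(b) and \eqref{eq:star}, $w(T)\le t$. For the set $K$ of Lemma~\ref{lem:core}, each $T_x$ is the set of entries of an admissible sequence of length $r-1$, so $|\mathcal T|\le t^{r-1}$ and $n\le t+t^2+\dots+t^r$. The leading constant, however, is $1$, whereas the core hypergraphs reach only $c_r^{-r}t^r$, which is $t^2/4$ for graphs and $2t^3/27$ for $r=3$. The loss occurs because $\mathcal T$ cannot be large while every weight is large: a transversal that avoids $T$ also spends part of its $t$ vertices inside $K$. In a core hypergraph it must contain all of $C\setminus T$. We measure this cost in general. For $T\in\mathcal T$ let $S_T$ be a minimal transversal disjoint from $T$ that has, among all such, the fewest vertices in $K$, and put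
\[
B_T=S_T\cap K,\qquad b_T=|B_T|.
\]
By \eqref{eq:star}, $w(T)\le|S_T|-b_T\le t-b_T$; in particular $0\le b_T\le t-1$.

\section{Averaging over a random order}\label{sec:order}

If $b_T$ is large, then $w(T)\le t-b_T$ is small. If $b_T$ is small, then $S_T$ avoids most of $K$, so it avoids many members of $\mathcal T$ at once, and by \eqref{eq:star} all of these share the same $t-b_T$ places. The difficulty is that $K$ can be much larger than $t$ and has no structure that we control, so it is not clear how to group the members of $\mathcal T$ into families avoided by a single transversal. A linear order of $K$ selects such a family for free. Say that $T\in\mathcal T$ is \emph{early} in a given order of $K$ if every element of $T$ precedes every element of $B_T$. The early set that ends last has a transversal whose part in $K$ lies beyond all early sets. Averaging over all orders is then a Bollob\'as-type argument. We first carry it out for a small graph.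

\begin{example}\label{ex:graph}
Let $r=2$ and $K=\{h,a,b,u\}$, with the edges $ha$ and $hb$ inside $K$ and with $w(v)\ge1$ leaves attached to each $v\in K$. The members of $\mathcal T$ are single vertices, and we write $v$ for $\{v\}$. A minimal cover misses an independent set $Z\subseteq K$, contains the leaves at $Z$, and contains no other leaf. Conversely, $K\setminus Z$ together with the leaves at $Z$ is a minimal cover, since each vertex of $K\setminus Z$ has a private edge to one of its own leaves. To minimize the part in $K$ we take $Z$ as large as possible. The maximal independent subsets of $K$ are $\{a,b,u\}$ and $\{h,u\}$, so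
\[
B_a=B_b=B_u=\{h\},\qquad B_h=\{a,b\}.
\]
Thus each of $a,b,u$ is early when it precedes $h$, with probability $1/2$, and $h$ is early when it precedes $a$ and $b$, with probability $1/3$. If $h$ is not early, the early vertices lie in $\{a,b,u\}$; the cover consisting of $h$ and the leaves at $a,b,u$ avoids them all and shows that $w(a)+w(b)+w(u)\le t-1$. If $h$ is early, then $a$ and $b$ are not, and $u$ is early only if it precedes $h$. The cover $S_h$, consisting of $a,b$ and the leaves at $h,u$, shows that $w(h)+w(u)\le t-2$, and therefore $\frac{w(h)}{t-2}+\frac{w(u)}{t-1}\le1$. In every order the sum of $w(v)/(t-b_v)$ over the early vertices $v$ is at most $1$, and taking the average over the orders gives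
\[
\frac{w(a)+w(b)+w(u)}{2(t-1)}+\frac{w(h)}{3(t-2)}\le1 .
\]
\end{example}

The order $u,h,a,b$ shows that early sets may have different costs $b_T$, and that dividing $w(T)$ by its own budget $t-b_T$ is what makes one inequality hold for every order. Here is the general statement.

\begin{lemma}\label{lem:order}
Fix a linear order of $K$ and let $\mathcal E$ be the set of early members of $\mathcal T$. Then
\[
\sum_{T\in\mathcal E}\frac{w(T)}{t-b_T}\le1 .
\]
\end{lemma}

\begin{proof}
Assume $\mathcal E\ne\emptyset$. Each $T\in\mathcal E$ is nonempty since $r\ge2$, so it has a last element. Choose $T^*\in\mathcal E$ whose last element has the latest position $p$. Every $T\in\mathcal E$ lies within the first $p$ positions, and since $T^*$ is early, every element of $B_{T^*}$ comes after position $p$. As $T\subseteq K$, we get $T\cap S_{T^*}=T\cap B_{T^*}=\emptyset$ for every $T\in\mathcal E$. This has two consequences.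
\begin{itemize}
\item[(i)] For $T\in\mathcal E$, the set $S_{T^*}$ is a minimal transversal disjoint from $T$, so it competes in the choice of $S_T$, and $b_T\le|S_{T^*}\cap K|=b_{T^*}$.
\item[(ii)] By \eqref{eq:star}, $S_{T^*}\setminus K$ contains every $x\in V\setminus K$ with $T_x\in\mathcal E$. Hence $\sum_{T\in\mathcal E}w(T)\le|S_{T^*}|-b_{T^*}\le t-b_{T^*}$.
\end{itemize}
By (i), $t-b_T\ge t-b_{T^*}\ge1$ for all $T\in\mathcal E$, and so by (ii)
\[
\sum_{T\in\mathcal E}\frac{w(T)}{t-b_T}\le\frac1{t-b_{T^*}}\sum_{T\in\mathcal E}w(T)\le1.\qedhere
\]
\end{proof}

\begin{remark}
The choice of $S_T$ with the fewest vertices in $K$ is used only in (i), and the lemma fails without it. In Example~\ref{ex:graph} let all weights be $1$, so that every minimal cover has size $t=4$, and use for $u$ the cover $S_h$, which also avoids $u$ but has two vertices in $K$. In the order $u,a,b,h$ the early vertices would be $u,a,b$, and the sum would be $\frac12+\frac13+\frac13>1$.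
\end{remark}

\begin{proposition}\label{prop:weighted}
With the notation of Section~\ref{sec:core},
\[
\sum_{T\in\mathcal T}\frac{w(T)}{(t-b_T)\binom{b_T+r-1}{r-1}}\le1 .
\]
\end{proposition}

\begin{proof}
Take a uniformly random linear order of $K$. For $T\in\mathcal T$ the sets $T$ and $B_T$ are disjoint subsets of $K$ of sizes $r-1$ and $b_T$, so by \eqref{eq:prob} the set $T$ is early with probability $\binom{b_T+r-1}{r-1}^{-1}$. By linearity of expectation, the left side above is the expected value of the sum in Lemma~\ref{lem:order}, which is at most $1$ for every order.
\end{proof}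

The inequality is sharp. In a core hypergraph with all $|P_T|=q$ and $K=C$ we have $B_T=C\setminus T$, $w(T)=q=t-b_T$ and $b_T+r-1=m$, so each of the $\binom{m}{r-1}$ terms equals $\binom{m}{r-1}^{-1}$. In each order exactly one $T$ is early, namely the set of the first $r-1$ elements.

\begin{proof}[Proof of Theorem~\ref{thm:count}]
Take $K$ as in Lemma~\ref{lem:core} and let $M=\max_{0\le b\le t-1}(t-b)\binom{b+r-1}{r-1}$. Since $0\le b_T\le t-1$, every denominator in Proposition~\ref{prop:weighted} is positive and at most $M$. Hence $n-|K|=\sum_{T\in\mathcal T}w(T)\le M$, which also holds when $\mathcal T$ is empty, and $n\le\sum_{i=1}^{r-1}t^i+M$.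
\end{proof}

\section{The constants}\label{sec:constants}

The second term in Theorem~\ref{thm:count} has order $t^r$ and the first has order $t^{r-1}$. Adding a multiple of $t^{r-1}$ to $t^r$ costs no more than shifting $t$ by a constant, and this is why the lower bounds are accurate up to an additive constant. We first estimate the second term.

\begin{lemma}\label{lem:amgm}
For integers $r\ge2$ and $0\le b\le t-1$,
\[
(t-b)\binom{b+r-1}{r-1}\le c_r^{-r}\left(t+\frac r2\right)^r .
\]
\end{lemma}

\begin{proof}
The numbers $b+1,\dots,b+r-1$ have mean $b+\frac r2$, so AM--GM gives
\[
\binom{b+r-1}{r-1}=\frac1{(r-1)!}\prod_{i=1}^{r-1}(b+i)\le\frac{(b+\frac r2)^{r-1}}{(r-1)!}=\gamma\left(\frac{b+\frac r2}{r-1}\right)^{r-1}.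
\]
The number $t-b$ and $r-1$ copies of $(b+\frac r2)/(r-1)$ have sum $t+\frac r2$, so a second application gives
\[
(t-b)\left(\frac{b+\frac r2}{r-1}\right)^{r-1}\le\left(\frac{t+\frac r2}{r}\right)^r .
\]
Finally $\gamma r^{-r}=c_r^{-r}$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:three}(b)]
Let $r=3$, so that $c_3^3=\frac{27}2$. Multiplying the inequality of Theorem~\ref{thm:count} by $\frac{27}2$ and using Lemma~\ref{lem:amgm}, we get
\begin{align*}
\tfrac{27}2\,n&\le\left(t+\tfrac32\right)^3+\tfrac{27}2\,(t^2+t)\\
&=\left(t^3+\tfrac92t^2+\tfrac{27}4t+\tfrac{27}8\right)+\tfrac{27}2t^2+\tfrac{27}2t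
=t^3+18t^2+\tfrac{81}4t+\tfrac{27}8\\
&<t^3+18t^2+108t+216=(t+6)^3 .
\end{align*}
Hence $t>\sqrt[3]{27n/2}-6=3\sqrt[3]{n/2}-6$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:general}]
Let $H$ be $r$-uniform of order $n$ without isolated vertices and $t=\Upsilon(H)\ge1$. Then $\sum_{i=1}^{r-1}t^i\le(r-1)t^{r-1}$. Put $A=(r-1)c_r^r$ and $s=t+\frac r2\ge t$. Theorem~\ref{thm:count} and Lemma~\ref{lem:amgm} give
\[
c_r^r\,n\le s^r+At^{r-1}\le s^r+r\cdot\frac Ar\,s^{r-1}\le\left(s+\frac Ar\right)^r,
\]
where the last step keeps the first two terms of the binomial expansion, all of whose terms are nonnegative. Taking $r$th roots, we obtain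
\[
\Upsilon(H)\ge c_rn^{1/r}-\frac r2-\frac Ar .
\]
Connected hypergraphs of order $n\ge r$ have no isolated vertices, so this bound applies to both classes in the theorem, and the hypergraph of Proposition~\ref{prop:upper} belongs to both. Hence both minima lie between $c_rn^{1/r}-\frac r2-\frac Ar$ and $c_rn^{1/r}+r-1$.
\end{proof}

\begin{thebibliography}{1}

\bibitem{upper}
``A set $S$ of vertices in a hypergraph $H$ is a transversal if it has a nonempty intersection with every edge of $H$. The upper transversal number $\Upsilon(H)$'',
\texttt{https://geodesic.mathdoc.fr/articles/10.37236/7267}, doi:10.37236/7267.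

\end{thebibliography}
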